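# Deleting letters confluently: subword-reducing Church–Rosser systems for all regular languages

## 1. Block letters and guarded rules

Take a finite alphabet $K$ and split it as $K=Y\sqcup B$. A word that is empty or ends in a letter of $B$ can be cut, in exactly one way, after each of its letters from $B$. The pieces have the form $vy$ with $v\in Y^*$ and $y\in B$. Suppose we already have a rewriting system $R$ on $Y^*$ that has only finitely many irreducible words, and let $\mathrm{IRR}(R)$ be the set of these words. Once every $v$ has been brought to $R$-normal form, the pieces belong to the finite set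
$$K'=\{\,uy : u\in\mathrm{IRR}(R),\ y\in B\,\}.$$
Regard $K'$ as a new alphabet, whose letters we call *block letters*, and let $\varepsilon:K'^*\to K^*$ be the homomorphism that reads a block letter as the word it is. Given a rewriting system $T'$ over $K'$, pull it back to $K$ by
$$T=R\ \cup\ \{\,(y\,\varepsilon(\ell),\ y\,\varepsilon(r)) : y\in B,\ (\ell,r)\in T'\,\}. \tag{1}$$
The letter $y$ in front is a *guard*: it is not changed, but it must be present for the rule to apply.

**Example.** Let $K=\{a,b\}$, $Y=\{a\}$, $B=\{b\}$ and $R=\{aa\to 1\}$, where $1$ is the empty word. Then $\mathrm{IRR}(R)=\{1,a\}$, and $K'$ has two letters, $p=b$ and $q=ab$. Over $K'$ take "keep the last letter": $T'=\{pp\to p,\ pq\to q,\ qp\to p,\ qq\to q\}$. Formula (1) gives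
$$T=\{\,aa\to1,\quad bbb\to bb,\quad bbab\to bab,\quad babb\to bb,\quad babab\to bab\,\}.$$
Why the guard? Without it the rules would be $bb\to b$, $bab\to ab$, $abb\to b$, $abab\to ab$ and $aa\to 1$. The word $abb$ is $qp$ over $K'$ and should become $p=b$. But the unguarded rule $bb\to b$, meant for $pp$, also applies inside $abb$ and gives $ab$. Both $b$ and $ab$ are irreducible, so the unguarded system is not confluent. The guard certifies that a block begins exactly where the rule begins to act.

Construction (1) removes the letters of $Y$ from an alphabet, at the price of new and longer letters. It will be used to build rewriting systems that only delete letters, that are confluent, that have finitely many irreducible words, and that respect a given regular language. Everything rests on using it repeatedly, until we reach an alphabet in which *every product of two letters can be rewritten to a single letter*.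

## 2. Rewriting systems that only delete letters

Let $A$ be a finite alphabet. A (semi-Thue) rewriting system over $A$ is a finite set $S\subseteq A^*\times A^*$ of rules $(\ell,r)$, also written $\ell\to r$. It defines the steps $u\ell v\Longrightarrow_S urv$. Let $\overset{*}{\Longrightarrow}_S$ be the reflexive-transitive closure and $\equiv_S$ the reflexive, symmetric and transitive closure. The latter is a congruence, and $A^*/S$ denotes the quotient monoid $A^*/{\equiv_S}$.

**Definition.** $S$ is *Church–Rosser* if $u\equiv_S v$ implies $u\overset{*}{\Longrightarrow}_S w$ and $v\overset{*}{\Longrightarrow}_S w$ for some $w$. It has *finite index* if $A^*/S$ is finite. A language $L\subseteq A^*$ is *recognized by* $A^*/S$ if $L$ is a union of $\equiv_S$-classes.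

A word $u=a_1\cdots a_k$ is a *(scattered) subword* of $w$ if $w\in A^*a_1A^*\cdots a_kA^*$. We write $u\trianglelefteq w$ in this case, and $u\triangleleft w$ if moreover $u\neq w$, equivalently $|u|<|w|$. Both relations survive adding a common prefix or suffix.

**Definition.** $S$ is *subword-reducing* if $r\triangleleft\ell$ for all rules. It is *Parikh-reducing* if, for all rules, $|\ell|_a\ge|r|_a$ for every $a\in A$, with strict inequality for at least one $a$. Here $|w|_a$ is the number of occurrences of $a$ in $w$.

A proper subword arises by deleting at least one letter, so subword-reducing implies Parikh-reducing. The converse fails: $abb\to ba$ is Parikh-reducing, but $ba$ is not a subword of $abb$, since no $a$ follows a $b$ there.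

The question, posed in the introduction of the chapter with doi:10.1007/978-3-319-66396-8_2, is this. *Does every regular language $L\subseteq A^*$, over every finite alphabet $A$, admit a subword-reducing (respectively, Parikh-reducing) Church–Rosser system $S$ of finite index such that $L$ is recognized by $A^*/S$?* The problem lists as known partial results that Parikh-reducing systems exist for all regular languages over two letters, and for all languages in $\overline{\mathbf{Ab}}$ (defined in a moment with $\mathbf V=\mathbf{Ab}$, the finite Abelian groups). The answer is yes in both cases.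

A *subgroup* of a monoid is a subsemigroup that is a group; its identity need not be the identity of the monoid. For example, $\{0\}$ is a subgroup of the multiplicative monoid $\{1,0\}$. A *pseudovariety* $\mathbf V$ of finite groups is a class closed under subgroups, quotients and finite direct products, and $\overline{\mathbf V}$ is the class of finite monoids all of whose subgroups lie in $\mathbf V$.

**Theorem A.** For every homomorphism $\varphi:A^*\to M$ to a finite monoid there is a finite subword-reducing Church–Rosser system $S\subseteq A^*\times A^*$ of finite index with $\varphi(\ell)=\varphi(r)$ for all $(\ell,r)\in S$. Hence every regular language $L\subseteq A^*$ is recognized by $A^*/S$ for such an $S$.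

**Theorem B.** Let $\mathbf V$ be a pseudovariety of finite groups. If $M\in\overline{\mathbf V}$ in Theorem A, then $S$ can be chosen with $A^*/S\in\overline{\mathbf V}$. Consequently, for $L\subseteq A^*$ the following are equivalent:

(a) $L$ is recognized by a homomorphism to some $M\in\overline{\mathbf V}$;

(b) $L$ is recognized by $A^*/S$ for some subword-reducing Church–Rosser system $S$ of finite index with $A^*/S\in\overline{\mathbf V}$.

If $\mathbf V$ consists of all finite groups, (a) says that $L$ is regular. With $\mathbf V=\mathbf{Ab}$, the Parikh-reducing result for $\overline{\mathbf{Ab}}$ is improved to subword-reducing. With $\mathbf V$ trivial, one gets the aperiodic (star-free) languages.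

## 3. One letter, and why a uniform table fails on two

**One letter.** Let $A=\{a\}$ and $\varphi:a^*\to M$ with $M$ finite. Two powers of $\varphi(a)$ with positive exponents agree, say $\varphi(a)^{t+n}=\varphi(a)^t$ with $t,n\ge1$. The single rule $a^{t+n}\to a^t$ is subword-reducing and respects $\varphi$, and its irreducible words are $a^i$ with $0\le i<t+n$. No two of these are equivalent: a step goes from $a^i$ with $i\ge t+n$ to $a^{i-n}$ with $i-n\ge t$, so it preserves whether the exponent is at least $t$, and preserves the exponent modulo $n$ when it is; exponents below $t$ never change. Thus each class contains exactly one irreducible word, and the system is Church–Rosser of finite index.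

**Two letters, first attempt.** Let $A=\{a,b\}$ and let $\varphi:A^*\to\mathbb Z/2$ be the length modulo $2$. A sensible first idea is to choose for each value $g$ a short word $b_g$ with $\varphi(b_g)=g$, and to replace all words of one fixed length $N\ge1$ by the target for their value, $w\to b_{\varphi(w)}$. Confluence would come almost for free, because targets depend only on values. But $a^N$ and $b^N$ have the same value, so their common target must be a subword of both, hence empty. As $\varphi$ is preserved, $N$ is even, so all words of length $N$ have value $0$, and all rules are $w\to 1$. Now $a^Nb=(a^N)b=a(a^{N-1}b)$ reduces both to $b$ and to $a$, which are distinct and irreducible since $N\ge2$. So this attempt fails for every $N$.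

The failure is precise: a target must be a proper subword of *every* left side with the same value, and powers of different letters have no nonempty common subword. If instead we work over letters that stand for words in which every letter of $A$ occurs, long products do have many common subwords. Construction (1) produces such letters. We therefore need a framework in which letters stand for words.

## 4. Good systems over $\lambda$-alphabets

**Definition.** A *$\lambda$-alphabet over $A$* is a finite set $K$ with a map $\lambda:K\to A^+$, extended to a homomorphism $\lambda:K^*\to A^*$, which need not be injective. A finite system $T\subseteq K^*\times K^*$ is *good* for $(K,\lambda)$ if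

- $\lambda(r)\triangleleft\lambda(\ell)$ for all $(\ell,r)\in T$;
- $T$ is Church–Rosser;
- the set $\mathrm{IRR}(T)$ of irreducible words is finite.

For a homomorphism $\varphi$ from $K^*$ to a monoid, $T$ is *compatible* with $\varphi$ if $\varphi(\ell)=\varphi(r)$ for all rules.

For example, let $K=\{x,y\}$ over $A=\{a\}$ with $\lambda(x)=aaa$ and $\lambda(y)=a$. The rule $x\to yy$ satisfies the first condition, since $aa\triangleleft aaa$, although it gets longer over $K$. If instead $\lambda(x)=\lambda(y)=a$, then $x\to y$ is forbidden.

Under the first condition $|\lambda(\cdot)|$ strictly decreases in each step. So $T$ terminates, and every left side is nonempty. For such a system: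
$$T\text{ is Church–Rosser}\iff\text{every }\equiv_T\text{-class contains exactly one irreducible word.}\tag{2}$$
Indeed, by termination every class contains an irreducible word. If $T$ is Church–Rosser, two equivalent irreducible words have a common descendant, so they are equal. Conversely, if $u\equiv_Tv$, reduce both to irreducible words; these lie in the same class, so they coincide if irreducible words are unique. Hence, for good $T$, the monoid $K^*/T$ is in bijection with $\mathrm{IRR}(T)$. For $K=A$ and $\lambda=\mathrm{id}$, a good system is exactly a subword-reducing Church–Rosser system of finite index.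

## 5. The elimination lemma

**Lemma 1.** Let $K$ be a $\lambda$-alphabet, $Y\subseteq K$, $B=K\setminus Y$, and let $R\subseteq Y^*\times Y^*$ be good for $(Y,\lambda|_Y)$. Let $K'=\{uy:u\in\mathrm{IRR}(R),\ y\in B\}$, viewed as a new alphabet, with evaluation $\varepsilon:K'^*\to K^*$ and $\lambda'=\lambda\circ\varepsilon$. Let $T'$ be good for $(K',\lambda')$. Then the system $T$ of (1) is good for $(K,\lambda)$. Every subgroup of $K^*/T$ is isomorphic to a subgroup of $Y^*/R$ or of $K'^*/T'$. If $R$ is compatible with $\varphi|_{Y^*}$ and $T'$ with $\varphi\circ\varepsilon$, then $T$ is compatible with $\varphi$.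

The last sentence is immediate, since $\varphi(y\varepsilon(\ell))=\varphi(y)\varphi(\varepsilon(\ell))=\varphi(y)\varphi(\varepsilon(r))=\varphi(y\varepsilon(r))$. Clearly $T$ is finite. Also $\lambda(r)\triangleleft\lambda(\ell)$ holds for its rules: for rules of $R$ by assumption, and for guarded rules because $\lambda'(r)\triangleleft\lambda'(\ell)$ survives the common prefix $\lambda(y)$. So $T$ terminates.

**Step 1: an invariant.** To bound the number of irreducible words per class we need a quantity that no $T$-step changes. For $v\in Y^*$ let $\hat v$ be its $R$-normal form. A word $w\in K^*\setminus Y^*$, with letters from $B$ in order $y_1,\dots,y_q$ ($q\ge1$), is uniquely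
$$w=u_0\,y_1\,W\,u,\qquad W=v_1y_2\,v_2y_3\cdots v_{q-1}y_q,\qquad u_0,u,v_i\in Y^*.$$
Put $\overline W=(\hat v_1y_2)(\hat v_2y_3)\cdots(\hat v_{q-1}y_q)\in K'^*$ and
$$\tau(w)=\big([u_0]_R,\ y_1,\ [\overline W]_{T'},\ [u]_R\big).$$
For $w\in Y^*$ put $\tau(w)=[w]_R$.

**Step 2: $T$-steps preserve $\tau$ and membership in $Y^*$.** This step shows that $\tau$ is constant on $\equiv_T$-classes. Let $w\Longrightarrow_Tw'$.

If the step uses a rule of $R$, its left side is a nonempty word over $Y$, so it lies inside one maximal $Y$-block. That block is replaced by an $R$-equivalent one, the letters from $B$ stay, and $\tau$ does not change.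

Now consider a step $y\varepsilon(\ell)\to y\varepsilon(r)$ with $y\in B$ and $\ell=(v_1'y_1')\cdots(v_p'y_p')$. Here $p\ge1$, because left sides of $T'$ are nonempty. The guard $y$ is some $y_i$ of $w$. It is followed in $w$ by $v_iy_{i+1}v_{i+1}y_{i+2}\cdots$, and also by $v_1'y_1'v_2'y_2'\cdots v_p'y_p'$. Comparing the positions of the letters from $B$, we get $v_i=v_1'$, $y_{i+1}=y_1'$, and so on up to $y_{i+p}=y_p'$. So the occurrence of $\varepsilon(\ell)$ consists of complete blocks of $W$, and their $Y$-parts already lie in $\mathrm{IRR}(R)$. Hence $\overline W=\alpha\ell\beta$ for suitable $\alpha,\beta\in K'^*$, and the step replaces $\overline W$ by $\alpha r\beta$. This also holds for $r=1$: then $y_i$ is simply followed by what came after $y_{i+p}$. The parts $u_0,y_1,u$ do not change, because the guard is kept and everything rewritten lies in $W$. So $\tau(w)=\tau(w')$. Both words contain $y\in B$, so neither is in $Y^*$.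

**Step 3: irreducible words.** We show that $\mathrm{IRR}(T)$ is finite and that $\tau$ separates its elements. Let $w$ be $T$-irreducible. If $w\in Y^*$, then $w\in\mathrm{IRR}(R)$. Otherwise all maximal $Y$-blocks of $w$ are in $\mathrm{IRR}(R)$, so $w=u_0\,y_1\,\varepsilon(v)\,u$ with $u_0,u\in\mathrm{IRR}(R)$, $y_1\in B$ and $v\in K'^*$. Then $v\in\mathrm{IRR}(T')$. Indeed, if $v=\alpha\ell\beta$ with $(\ell,r)\in T'$, then the last letter of $y_1\varepsilon(\alpha)$ is some $y\in B$, so $y\varepsilon(\ell)$ occurs in $w$, a contradiction. Only finitely many tuples $(u_0,y_1,v,u)$ are possible, so $\mathrm{IRR}(T)$ is finite. Moreover $\tau(w)=([u_0]_R,y_1,[v]_{T'},[u]_R)$ determines the irreducible representatives $u_0,v,u$, hence $w$; similarly for $w\in Y^*$. The two kinds of words have $\tau$-values of different shape.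

By Steps 2 and 3 every $\equiv_T$-class contains at most one irreducible word, and by termination at least one. By (2), $T$ is Church–Rosser. So $T$ is good.

**Step 4: $\tau$ is a complete invariant.** For the subgroups we need the converse of Step 2: $\tau(w)=\tau(w')$ implies $w\equiv_Tw'$. On $Y^*$ this is clear from $R\subseteq T$. Otherwise $w\equiv_T\hat u_0\,y_1\,\varepsilon(\overline W)\,\hat u$ by $R$-steps. So it suffices that $\alpha\equiv_{T'}\beta$ implies $y_1\varepsilon(\alpha)\equiv_Ty_1\varepsilon(\beta)$. For a single step $\gamma\ell\delta\Longrightarrow_{T'}\gamma r\delta$, the last letter of $y_1\varepsilon(\gamma)$ is in $B$ and serves as guard for the rewriting of $\varepsilon(\ell)$ to $\varepsilon(r)$.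

**Step 5: subgroups.** We locate an arbitrary subgroup $H$ of $K^*/T$, with identity $e$, inside $Y^*/R$ or $K'^*/T'$. By Step 2 the classes of words outside $Y^*$ form a well-defined set $I$, and it is an ideal. If $H$ contains some $h\in I$, then $H=hH\subseteq I$. So $H\cap I=\emptyset$ or $H\subseteq I$.

In the first case $H$ lies in the image of $Y^*$. This image is isomorphic to $Y^*/R$, because for words of $Y^*$ the relations $\equiv_T$ and $\equiv_R$ agree by Steps 2 and 4.

In the second case write $\tau(h)=(p_h,y_h,v_h,q_h)$ for $h\in H$. If $w=u_0y_1Wu$ and $w'=u_0'y_1'W'u'$, then $ww'=u_0\,y_1\,W\,(uu_0')\,y_1'\,W'\,u'$, so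
$$\tau(ww')=\big([u_0]_R,\ y_1,\ [\,\overline W\cdot(\widehat{uu_0'}\,y_1')\cdot\overline{W'}\,]_{T'},\ [u']_R\big).\tag{3}$$
From $h=eh$ we see $p_h=p_e$ and $y_h=y_e$; from $h=he$ we see $q_h=q_e$. Call these constants $p,y,q$. Let $\hat a$ be the $R$-normal form of $qp$, and let $\kappa\in K'^*/T'$ be the class of the letter $\hat a\,y\in K'$. Then (3) says $v_{hh'}=v_h\,\kappa\,v_{h'}$. Put $\theta(h)=v_h\kappa$. Then $\theta(hh')=v_h\kappa v_{h'}\kappa=\theta(h)\theta(h')$. If $\theta(h)=\theta(h')$, then $v_h\kappa v_e=v_{h'}\kappa v_e$, that is, $v_{he}=v_{h'e}$. So $\tau(h)=\tau(h')$, and $h=h'$ by Step 4. Thus $H\cong\theta(H)$, a subgroup of $K'^*/T'$. $\square$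

**Example: even length over $\{a,b\}$.** We return to the example on which the table failed and eliminate twice, always keeping the length modulo $2$. With $Y=\{a\}$ and $R=\{aa\to1\}$ we get $K'=\{p,q\}$, where $p=b$ is odd and $q=ab$ is even. Next eliminate $p$ with $\{pp\to1\}$, whose irreducible words are $1$ and $p$. The new letters are $X=q$, standing for $ab$ and even, and $W=pq$, standing for $bab$ and odd. Over $\{X,W\}$ take $\{X\to1,\ WW\to1\}$. This is compatible and terminating, and its irreducible words are $1$ and $W$. They are inequivalent, because the number of $W$'s modulo $2$ is invariant. So it is good. By Lemma 1, with guard $q$, the system $T'=\{pp\to1,\ qq\to q,\ qpqpq\to q\}$ is good over $\{p,q\}$. Again by Lemma 1, with guard $b$,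
$$T=\{\,aa\to1,\quad bbb\to b,\quad babab\to bab,\quad babbabbab\to bab\,\}$$
is a subword-reducing Church–Rosser system of finite index that preserves the parity of the length. Counting with Step 3, whose description is exact here because a word of the described form contains no left side, $T'$ has $2+2\cdot2\cdot2=10$ irreducible words, and $T$ has $2+2\cdot10\cdot2=42$.

## 6. Local divisors remove every nonunit

How should $T'$ be found in general? In this section the image monoid gets smaller, until only units are left. The group case enters through the following proposition, proved in Section 7. The *exponent* of a finite group $G$ is the least $n\ge1$ with $g^n=1$ for all $g\in G$.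

**Proposition 2.** Let $G$ be a finite group of exponent $n$. For every finite alphabet $A$, every $\lambda$-alphabet $K$ over $A$ and every homomorphism $\varphi:K^*\to G$ there is a good system $T$ for $(K,\lambda)$, compatible with $\varphi$, such that every subgroup of $K^*/T$ is isomorphic to a subgroup of $G$ or is cyclic of order dividing $n$.

**Lemma 3.** Let $N$ be a submonoid of a finite monoid $M\in\overline{\mathbf V}$ and $f:N\to M'$ a surjective homomorphism. Then $M'\in\overline{\mathbf V}$.

*Proof.* We show that each subgroup $H$ of $M'$ is a quotient of a subgroup of $M$. Among the subsemigroups $N_0$ of $N$ with $f(N_0)=H$ (for instance $f^{-1}(H)$) choose one with the fewest elements. For $a\in N_0$ the set $aN_0\subseteq N_0$ is a subsemigroup with $f(aN_0)=f(a)H=H$, so $aN_0=N_0$ by minimality. Likewise $N_0a=N_0$. A nonempty semigroup with this property is a group. To see this, fix $a\in N_0$ and choose $e'$ with $ae'=a$. Each $b\in N_0$ is $ca$ for some $c$, so $be'=cae'=ca=b$, and $e'$ is a right identity. Symmetrically there is a left identity $f'$, and $e'=f'e'=f'$. Each $a$ has $x,y$ with $ax=e'=ya$, and then $y=yax=x$. So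 $N_0$ is a subgroup of $M$, hence in $\mathbf V$, and its quotient $H$ is in $\mathbf V$. $\square$

**Definition.** Let $M$ be a finite monoid and $m\in M$. The *local divisor* (Diekert–Kufleitner) is the set $M_m=mM\cap Mm$ with the multiplication $(xm)\circ(my)=xmy$.

It is well defined: if $xm=x'm$ and $my=my'$, then $xmy=x'my=x'my'$. It stays in $M_m$: since $xm\in mM$, also $(xm)y\in mM$; and since $my\in Mm$, also $x(my)\in Mm$. As an example let $M=\{1,m,0\}$ with $m^2=0$. Then $mM=Mm=M_m=\{m,0\}$, and $m\circ m=(1m)\circ(m1)=m$. So $m$ has become an identity, and $M_m$ is isomorphic to the multiplicative monoid $\{1,0\}$.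

**Lemma 4.** $(M_m,\circ)$ is a monoid with identity $m$. If $M\in\overline{\mathbf V}$, then $M_m\in\overline{\mathbf V}$. If $m$ is not a unit, then $|M_m|<|M|$.

*Proof.* Let $N=\{x\in M:xm\in mM\}$. It contains $1$. If $x,x'\in N$ and $x'm=mw$, $xm=mw'$, then $xx'm=xmw=mw'w$, so $xx'\in N$. Thus $N$ is a submonoid. The map $x\mapsto xm$ sends $N$ onto $M_m$. It is a homomorphism: if $x,y\in N$ and $ym=my'$, then $(xm)\circ(ym)=xmy'=xym=(xy)m$. So $M_m$ is a homomorphic image of the monoid $N$; in particular $\circ$ is associative with identity $1\cdot m=m$. Lemma 3 gives the second claim.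

For the third claim we show that $1\in M_m$ forces $m$ to be a unit. If $1\in M_m$, then $mx=1$ for some $x$. The map $y\mapsto xy$ on $M$ is injective, because $m(xy)=y$. Hence it is surjective, and $xy=1$ for some $y$. Then $y=mxy=m$, so $xm=1$ and $m$ is a unit. $\square$

**Theorem 5.** Let $M\in\overline{\mathbf V}$, $K$ a $\lambda$-alphabet over $A$, and $\varphi:K^*\to M$ a homomorphism. There is a good system $T$ for $(K,\lambda)$, compatible with $\varphi$, with $K^*/T\in\overline{\mathbf V}$.

*Proof, given Proposition 2.* Induction on $|M|$, then on $|K|$.

**Case 1: $\varphi(k)$ is a unit for all $k\in K$.** Here we reduce to groups; this case includes $K=\emptyset$. The set $G=\varphi(K^*)$ is a submonoid of the finite group of units, hence a subgroup of $M$, and $G\in\mathbf V$. Apply Proposition 2 to $\varphi:K^*\to G$. In the product $\prod_{g\in G}\langle g\rangle\in\mathbf V$ the element $(g)_{g\in G}$ has order $n$, the exponent of $G$. So a cyclic group of order $n$ is in $\mathbf V$, and with it every cyclic group of order dividing $n$. Hence all subgroups of $K^*/T$ are in $\mathbf V$.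

**Case 2: some $c\in K$ has $m=\varphi(c)$ not a unit.** We eliminate all letters except $c$, and use $c$ as guard. Let $Y=K\setminus\{c\}$. By induction on $|K|$ there is a good $R$ for $Y$, compatible with $\varphi|_{Y^*}$, with $Y^*/R\in\overline{\mathbf V}$. Let $K'=\{uc:u\in\mathrm{IRR}(R)\}$ as in Lemma 1 with $B=\{c\}$.

Define a homomorphism $\psi:K'^*\to M_m$ by $\psi(uc)=\varphi(cuc)=m\varphi(u)m$. Since $(xm)\circ(my)=xmy$ merges the two adjacent copies of $m$, we get
$$\psi(u_1c\cdots u_qc)=m\varphi(u_1)m\circ\cdots\circ m\varphi(u_q)m=m\varphi(u_1)m\varphi(u_2)m\cdots\varphi(u_q)m,$$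
and therefore
$$\psi(w)=\varphi(c\,\varepsilon(w))\qquad\text{for all }w\in K'^*;\tag{4}$$
for $w=1$ this reads $\psi(1)=m=\varphi(c)$. By Lemma 4 and induction on $|M|$ there is a good $T'$ for $(K',\lambda\circ\varepsilon)$, compatible with $\psi$, with $K'^*/T'\in\overline{\mathbf V}$. By Lemma 1, $T=R\cup\{(c\varepsilon(\ell),c\varepsilon(r)):(\ell,r)\in T'\}$ is good, and every subgroup of $K^*/T$ is in $\mathbf V$. By (4), $\varphi(c\varepsilon(\ell))=\psi(\ell)=\psi(r)=\varphi(c\varepsilon(r))$, so $T$ is compatible with $\varphi$. $\square$

**Example.** Let $M=\{1,0\}$, $K=A=\{a,b\}$, $\varphi(a)=1$, $\varphi(b)=0$; the preimage of $0$ is the set of words containing $b$. Take $c=b$ and $R=\{aa\to a\}$. Then $M_0=\{0\}$ has one element and $K'=\{b,ab\}$, so compatibility with $\psi$ is no condition, and $T'=\{k\to1:k\in K'\}$ is good. The result is $T=\{aa\to a,\ bb\to b,\ bab\to b\}$, with irreducible words $1,a,b,ab,ba,aba$.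

The induction stalls exactly at units. If $m$ is a unit, then $mM=Mm=M$, so $|M_m|=|M|$, and nothing gets smaller. For a group $M$, therefore, Case 2 never applies, and Proposition 2 needs a different argument.

## 7. Groups: a multiplication table with a reserved letter

**The plan and the obstacle.** Once all letters have full content (every letter of $A$ occurs in every $\lambda(k)$), we would like to use the table $\{kk'\to b_{\varphi(kk')}\}$, where each target $b_g$ is a *letter* of value $g$. It is confluent for the same reason as in Section 3. What has to be ensured is $\lambda(b_g)\triangleleft\lambda(kk')$ for all $g$ that occur and all $k,k'$. Let $|v|_0$ be the number of full-content letters in $v$. Picking one letter of $A$ in each, we see that every word over $A$ of length at most $|v|_0$ is a subword of $\lambda(v)$. This takes care of products containing a long letter. But the targets are letters too, and products of two targets are not covered by this count. If $b_g$ is a target with $|b_g|_0$ maximal, then for all targets $b_h,b_{h'}$ full content gives $|b_hb_{h'}|_0\le2|b_g|_0\le\frac{2}{|A|}|\lambda(b_g)|$, which is less than $|\lambda(b_g)|$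 as soon as $|A|\ge3$. So making letters long is not enough.

The way out is to reserve a letter $z$ that is never eliminated, and to take targets of the form $\beta z$, where $\beta$ is so short compared with $z$ that $\lambda(\beta)\triangleleft\lambda(z)$. Then a product of two letters ending in $z$ contains $\lambda(z)\lambda(z)$, which properly contains $\lambda(\beta)\lambda(z)$. The other letters are eliminated until they are long, and we have to see that the words $\beta z$ turn into letters on the way.

*Proof of Proposition 2.* Fix $G$ and $n$. Call a system as in the proposition *$G$-good* for $(K,\lambda,\varphi)$. By Lemma 1: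
$$\text{$G$-good systems for $Y$ and for $K'$ (with $\varphi|_{Y^*}$ and $\varphi\circ\varepsilon$) yield one for $K$.}\tag{5}$$

For a single letter $x$ and $t\ge1$ the system $\{x^{t+n}\to x^t\}$ is $G$-good for $Y=\{x\}$, with $\mathrm{IRR}=\{x^i:0\le i<t+n\}$. Indeed $\lambda(x)\ne1$ gives $\lambda(x)^t\triangleleft\lambda(x)^{t+n}$; Church–Rosser holds by Section 3; and $\varphi(x)^n=1$ gives compatibility. As to subgroups, let $H$ be a subgroup with identity $e$. If $e$ is the class of the empty word, then $H=\{1\}$, since that class contains only the empty word (as $t\ge1$), so a product of two elements is $1$ only if both are. Otherwise $e=e^k$ for all $k\ge1$ shows that $e$ lies in $C=\{x^i:i\ge t\}$, and then $H=He\subseteq C$. By Section 3 the map $x^i\mapsto i\bmod n$ is a bijective homomorphism from $C$ to $\mathbb Z/n$. So $H$ is cyclic of order dividing $n$.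

We use induction on $|A|$. If $K=\emptyset$, in particular if $A=\emptyset$, take $T=\emptyset$. Let $A=\{a_1,\dots,a_m\}$ with $m\ge1$.

**Step 1: full content.** This step reduces to alphabets in which every $\lambda(k)$ contains every letter of $A$. Put $K^{(0)}=K$. For $i=1,\dots,m$ let $Y_i$ be the set of $k\in K^{(i-1)}$ such that $a_i$ does not occur in $\lambda(k)$. Then $Y_i$ is a $\lambda$-alphabet over $A\setminus\{a_i\}$, so by induction it has a $G$-good system $R_i$. Let $K^{(i)}=\{uy:u\in\mathrm{IRR}(R_i),\ y\in K^{(i-1)}\setminus Y_i\}$ as in Lemma 1. By induction on $i$, $\lambda(k)$ contains $a_1,\dots,a_i$ for each $k\in K^{(i)}$: for $k=uy$, already $\lambda(y)$ contains $a_1,\dots,a_{i-1}$, because $y\in K^{(i-1)}$, and contains $a_i$, because $y\notin Y_i$. Applying (5) $m$ times, we see that it suffices to treat $K^{(m)}$. We rename it $K$ and write $\varphi$ for the induced homomorphism. From now on every letter of $A$ occurs in $\lambda(k)$, for every $k\in K$.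

For $v\in K^*$ let $|v|_0$ be its length over $K$. All further alphabets consist of letters that evaluate to words over $K$, and $\lambda$, $\varphi$, $|\cdot|_0$ are extended to them via evaluation. Since $\lambda(v)$ is a concatenation of $|v|_0$ words, each containing all letters of $A$,
$$\text{every word of $A^*$ of length at most $|v|_0$ is a subword of $\lambda(v)$, and } |v|_0\le|\lambda(v)|.\tag{6}$$

**Step 2: the reserved letter $z$.** This step produces $z$ and the short words $\beta_g$. If $K=\emptyset$ we are done. Otherwise fix $x\in K$ and put
$$c=\max_{k\in K}|\lambda(k)|,\qquad s=t=n(|G|c+1).$$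
By (5) with $Y=\{x\}$ and $R=\{x^{t+n}\to x^t\}$ it suffices to treat
$$K_1=\{x^iy:0\le i<t+n,\ y\in K\setminus\{x\}\}.$$
If $K_1=\emptyset$ we are done. Otherwise fix $y_0\in K\setminus\{x\}$ and let
$$z=x^sy_0\in K_1,\qquad Z_1=\{z\},\qquad Y_1=K_1\setminus\{z\},\qquad P=\{x^iy:0\le i<n,\ y\in K\setminus\{x\}\}.$$
Since $s\ge n$, we have $P\subseteq Y_1$. Since $\varphi(x)^n=1$, we have $\varphi(P)=\varphi(K_1)$. So $G_1=\varphi(K_1^*)=\varphi(P^*)$; being a submonoid of a finite group, it is a subgroup of $G$.

For each $g\in G_1$ choose $\beta_g\in P^*$ of minimal $K_1$-length with $\varphi(\beta_g)=g$. Its prefixes over $K_1$ have distinct $\varphi$-values, since otherwise the factor between two prefixes of equal value could be removed. So $\beta_g$ has at most $|G|$ letters from $K_1$. Each of them evaluates to at most $n$ letters of $K$, each with $\lambda$-image of length at most $c$. Hence $|\lambda(\beta_g)|\le|G|nc<s<s+1=|z|_0\le|\lambda(z)|$. By (6), $\lambda(\beta_g)$ is a subword of $\lambda(z)$, and it is shorter: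
$$\lambda(\beta_g)\triangleleft\lambda(z)\qquad\text{for all }g\in G_1.\tag{7}$$
Let $E=\max_{g\in G_1}|\lambda(\beta_gz)|$.

**Step 3: making the unreserved letters long.** We construct alphabets $K_j=Y_j\sqcup Z_j$ ($j\ge1$) with evaluation into $K_1^+$ such that

- (i) letters of $Y_j$ evaluate into $Y_1^+$, and letters of $Z_j$ into $Y_1^*z$;
- (ii) for each $g\in G_1$, the word $\beta_gz$ is the evaluation of some word in $Y_j^*Z_j$.

For $j=1$ both hold, as $\beta_g\in P^*\subseteq Y_1^*$. Given $K_j$, stop if $|y|_0\ge E$ for all $y\in Y_j$. Otherwise pick $x_j\in Y_j$ with $|x_j|_0$ minimal and put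
$$K_{j+1}=\{x_j^ik:0\le i<t+n,\ k\in K_j\setminus\{x_j\}\},$$
where $Y_{j+1}$ consists of the letters with $k\in Y_j\setminus\{x_j\}$ and $Z_{j+1}$ of those with $k\in Z_j$. By (5) with $Y=\{x_j\}$ and $R=\{x_j^{t+n}\to x_j^t\}$, a $G$-good system for $K_{j+1}$ yields one for $K_j$.

*The properties persist.* For (i): $x_j$ evaluates into $Y_1^+$, and $k$ evaluates into $Y_1^+$ or $Y_1^*z$, respectively. For (ii): let $w\in Y_j^*Z_j$ evaluate to $\beta_gz$. By (i) each letter of $w$ from $Y_j$ contributes at least one letter of $\beta_g$, so $w$ has at most $|G|\le t$ letters from $Y_j$. The last letter of $w$ is in $Z_j$, hence different from $x_j$. So we can cut $w$ after each letter different from $x_j$ and obtain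
$$w=x_j^{i_1}k_1\cdots x_j^{i_q}k_q,\qquad k_l\ne x_j,\quad i_l\le t<t+n.$$
Here $k_1,\dots,k_{q-1}\in Y_j$ and $k_q\in Z_j$, so this is a word in $Y_{j+1}^*Z_{j+1}$ with the same evaluation.

*The process stops.* Let $\mu=|x_j|_0<E$. The letters of $Y_{j+1}$ with $i=0$ are copies of those of $Y_j\setminus\{x_j\}$. Those with $i\ge1$ have $|x_j^ik|_0\ge\mu+|k|_0\ge2\mu>\mu$, because $|k|_0\ge\mu$. So in the vector
$$\big(\#\{y\in Y_j:|y|_0=d\}\big)_{d=1,\dots,E-1}$$
the entries for $d<\mu$ are zero before and after, and the entry for $d=\mu$ drops by one. The vectors decrease strictly in the lexicographic order on $\mathbb N^{E-1}$, which is a well-order. So the process stops. Let $K_f=Y_f\sqcup Z_f$ be the last alphabet; $|y|_0\ge E$ for all $y\in Y_f$.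

*The words $\beta_gz$ have become letters.* We claim that for each $g\in G_1$ some $\zeta_g\in Z_f$ evaluates to $\beta_gz$. By (ii), $\beta_gz$ is the evaluation of some $y_1\cdots y_r\zeta$ with $y_i\in Y_f$ and $\zeta\in Z_f$. If $r\ge1$, then
$$E\le|y_1|_0<|\beta_gz|_0\le|\lambda(\beta_gz)|\le E,$$
where the strict inequality holds because $\zeta$ contributes at least one letter. This is a contradiction. So $r=0$, and $\zeta_g=\zeta$ works.

**Step 4: the table.** We now write down a $G$-good system for $K_f$. For $g\in G_1$ let $b_g=\zeta_{h}\in Z_f$ with $h=g\varphi(z)^{-1}\in G_1$. Then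
$$\varphi(b_g)=\varphi(\beta_h)\varphi(z)=g\qquad\text{and}\qquad\lambda(b_g)=\lambda(\beta_h)\lambda(z).$$
Let
$$T_f=\{(kk',\ b_{\varphi(kk')}):k,k'\in K_f\}.$$
This makes sense, since $K_f$ evaluates into $K_1^+$ and so $\varphi(kk')\in G_1$. Clearly $T_f$ is compatible with $\varphi$.

*The rules decrease.* Let $g\in G_1$ and $k,k'\in K_f$. We show $\lambda(b_g)\triangleleft\lambda(kk')$. If $k\in Y_f$ or $k'\in Y_f$, that letter has $|\cdot|_0\ge E\ge|\lambda(b_g)|$, so by (6) $\lambda(b_g)$ is a subword of its $\lambda$-image. The other letter has a nonempty $\lambda$-image, so the relation to $\lambda(kk')$ is proper. If $k,k'\in Z_f$, they evaluate to $vz$ and $v'z$ with $v,v'\in Y_1^*$ by (i), and by (7)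
$$\lambda(kk')=\lambda(v)\lambda(z)\lambda(v')\lambda(z)\ \trianglerighteq\ \lambda(z)\lambda(z)\ \triangleright\ \lambda(\beta_h)\lambda(z)=\lambda(b_g).$$

*Normal forms are unique.* Every word of length at least $2$ over $K_f$ is reducible, so $\mathrm{IRR}(T_f)=\{1\}\cup K_f$ is finite. For $w\in K_f^*$ put $\nu(w)=w$ if $w$ has at most one letter, and $\nu(w)=b_{\varphi(w)}$ otherwise. Let $w\Longrightarrow_{T_f}w'$. Then $w$ has at least two letters, $w'$ has one letter less, and $\varphi(w)=\varphi(w')$. If $w'$ has at least two letters, then $\nu(w')=b_{\varphi(w')}=\nu(w)$. If $w'$ is a single letter, then $w=kk'$ and $w'=b_{\varphi(kk')}$, so $\nu(w')=w'=\nu(w)$. So $\nu$ is constant on classes, and it is the identity on $\mathrm{IRR}(T_f)$. By (2), $T_f$ is Church–Rosser, hence good.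

*Subgroups.* In $K_f^*/T_f$ the nonidentity elements are the classes of the $k\in K_f$. The product of two of them is some $b_g$, in particular not $1$, and $b_gb_h=b_{gh}$. Let $H$ be a subgroup with identity $e$. If $1\in H$, then $1$, being idempotent, equals $e$. An element $h\ne1$ of $H$ would have an inverse $h'\ne1$ with $hh'=1$, which is impossible; so $H=\{1\}$. If $1\notin H$, then $e=ee$ gives $\varphi(e)=1$, and each $h\in H$ is $h=he=b_{\varphi(h)\varphi(e)}=b_{\varphi(h)}$. So $H\subseteq\{b_g:g\in G_1\}$. This set is isomorphic to $G_1\le G$ via $g\mapsto b_g$, which is injective because $\varphi(b_g)=g$. Thus $H$ is isomorphic to a subgroup of $G$, and $T_f$ is $G$-good.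

Running the reductions (5) of Steps 3, 2 and 1 backwards gives a $G$-good system for the original $K$. $\square$

**Example: the table for $\mathbb Z/2$.** Let $A=\{a\}$, $K=\{x,y\}$, $\lambda(x)=\lambda(y)=a$, $\varphi(x)=\varphi(y)=1\in\mathbb Z/2$, written additively. Full content is automatic. We have $n=2$, $c=1$, $s=t=2(2+1)=6$, so $K_1=\{x^iy:0\le i\le7\}$ and $z=x^6y$. Further $P=\{y,xy\}$, $\beta_0=1$ (the empty word) and $\beta_1=y$. Indeed $\lambda(y)=a\triangleleft a^7=\lambda(z)$, and $E=|\lambda(yz)|=8$. In Step 3 the shortest letter is $x_1=y$. After it is eliminated, $z$ and $yz$ are both letters of $Z_2$, and they remain letters afterwards (take $i=0$). Since $\varphi(z)=7=1$ in $\mathbb Z/2$, we get $b_1=\zeta_0=z$ and $b_0=\zeta_1=yz$. When all letters of $Y_f$ have $|\cdot|_0\ge8$, the table sends each product of even value to $yz$ and each product of odd value to $z$. For example, $zz\to yz$, and on $\lambda$-images $a^{14}$ becomes $a^8$.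

## 8. From compatible systems to regular languages

*Proof of Theorems A and B.* Let $\varphi:A^*\to M$ be a homomorphism to a finite monoid, and let $\mathbf V$ be a pseudovariety with $M\in\overline{\mathbf V}$; for Theorem A take all finite groups. Apply Theorem 5 with $K=A$ and $\lambda=\mathrm{id}_A$. The resulting good system $S$ is a finite subword-reducing Church–Rosser system of finite index with $\varphi(\ell)=\varphi(r)$ for all rules, and $A^*/S\in\overline{\mathbf V}$. This is the first statement of each theorem.

Now let $L=\varphi^{-1}(F)$ for some $F\subseteq M$; for regular $L$ we may take $\varphi$ to be the syntactic homomorphism, whose image is finite. Every step $u\ell v\Longrightarrow_Surv$ preserves $\varphi$, so $u\equiv_Sv$ implies $\varphi(u)=\varphi(v)$. Hence $L$ is a union of $\equiv_S$-classes, that is, $L$ is recognized by $A^*/S$. This proves the rest of Theorem A and (a)$\Rightarrow$(b) in Theorem B. For (b)$\Rightarrow$(a), the canonical homomorphism $A^*\to A^*/S\in\overline{\mathbf V}$ recognizes $L$, since $L$ is a union of classes. $\square$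

So the question of Section 2 has the answer yes for subword-reducing systems. It has the answer yes for Parikh-reducing systems too, because every subword-reducing system is Parikh-reducing. Conversely, if $L$ is recognized by $A^*/S$ with $S$ of finite index, then $A^*\to A^*/S$ is a homomorphism to a finite monoid that recognizes $L$, so $L$ is regular. Each of the two kinds of finite-index Church–Rosser systems therefore characterizes exactly the regular languages.
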